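\title{Teichm\"uller's extremal problem in the ball: the rotated planar map does not minimize linear dilatation}

\begin{abstract}
Fix $0<r<1$ and consider the quasiconformal self-maps of the unit ball of $\mathbb{R}^3$ that are the identity on the boundary sphere and send the origin to $(-r,0,0)$. It has been conjectured that the map $f_r$ obtained by rotating Teichm\"uller's planar extremal map about the $x_1$-axis has the least linear dilatation in this family. We show that the conjecture fails for every $r$. The linear dilatation of $f_r$ equals the planar extremal value $\coth^2(\pi\mathbf{K}'/4\mathbf{K})$, and no axially symmetric competitor does better, but $f_r$ is a uniform limit of competitors with strictly smaller linear dilatation. Off the axis the derivative of $f_r$ has three distinct singular values; at such matrices a fine rank-one oscillation lowers the ratio of the extreme singular values, and an axially symmetric perturbation spreads this local gain over the whole ball.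
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $f:U\to V$ be a homeomorphism between domains of $\mathbb{R}^n$. Its \emph{linear dilatation} at $x\in U$ is
\[
H(x,f)=\limsup_{t\to0}\frac{\max\{|f(y)-f(x)| : |y-x|=t\}}{\min\{|f(y)-f(x)| : |y-x|=t\}},
\]
and $f$ is \emph{quasiconformal} if and only if $H(x,f)$ is bounded on $U$. The linear dilatation of $f$ is $H(f)=\operatorname{ess\,sup}_{x\in U}H(x,f)$. At a point where $f$ has an invertible derivative, small spheres go to approximate ellipsoids, and $H(x,f)$ is the ratio of the longest axis to the shortest. In the plane there are no other axes, and the linear, inner, outer and maximal dilatations all agree. For $n\ge3$ they do not agree in general, and $H$ does not see the intermediate axes at all.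

Let $D$ be the unit disk and $0<r<1$. Teichm\"uller's extremal problem asks for the least dilatation of a quasiconformal self-map of $D$ that extends to the identity on $\partial D$ and sends $0$ to $-r$. The answer measures how much distortion it costs to move an interior point while the boundary is held fixed. Teichm\"uller constructed the extremal map $F_r$ explicitly and proved that it is unique. By uniqueness $F_r$ commutes with complex conjugation; it maps the real diameter onto itself and the upper half-disk $D_+=D\cap\{\operatorname{Im}z>0\}$ onto itself.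

In space, let $\mathcal{F}_r$ be the family of all quasiconformal self-maps of the unit ball $B^3\subset\mathbb{R}^3$ that extend to the identity on $\partial B^3$ and send the origin to $(-r,0,0)$. The planar solution provides a candidate: for $x=(x_1,\rho\cos\theta,\rho\sin\theta)$ with $\rho\ge0$ write $F_r(x_1+i\rho)=u+iv$ and set
\[
f_r(x)=(u,\,v\cos\theta,\,v\sin\theta).
\]
The following is Conjecture~9 of \cite{BIRS}.

\begin{quote}
\textbf{Conjecture.} \emph{For every $r\in(0,1)$ and every $f\in\mathcal{F}_r$ one has $H(f_r)\le H(f)$.}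
\end{quote}

Anderson and Vamanamurthy assert this inequality for those competitors that map some plane containing the $x_1$-axis onto itself; the conjecture drops that assumption. The guess is a reasonable one. The problem is invariant under rotations about the $x_1$-axis, the planar minimizer inherits the symmetry of the planar problem, and on each plane through the axis $f_r$ restricts to the best possible planar map. The first part of each theorem below supports the guess or is compatible with it; nevertheless it is false.

Let $\mathbf{K}(k)=\int_0^1\big((1-x^2)(1-k^2x^2)\big)^{-1/2}dx$ be the complete elliptic integral of the first kind, and put $\mathbf{K}=\mathbf{K}(r)$, $\mathbf{K}'=\mathbf{K}(\sqrt{1-r^2})$,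
\begin{equation}\label{eq:constants}
\eta_0=\frac{\pi\mathbf{K}'}{4\mathbf{K}},\qquad a=\sinh\eta_0,\qquad b=\cosh\eta_0,\qquad \kappa=\frac ba>1,\qquad K=K(r)=\kappa^2 .
\end{equation}

\begin{theorem}\label{thm:main}
For every $r\in(0,1)$:
\begin{itemize}
\item[(i)] $H(f_r)=H(F_r)=K(r)=\coth^2\big(\pi\mathbf{K}'/4\mathbf{K}\big)$;
\item[(ii)] there is $f\in\mathcal{F}_r$ with $H(f)<H(f_r)$.
\end{itemize}
Hence the conjecture fails for every $r\in(0,1)$.
\end{theorem}

\begin{theorem}\label{thm:compl}
Let $r\in(0,1)$.
\begin{itemize}
\item[(a)] If $f\in\mathcal{F}_r$ commutes with all rotations about the $x_1$-axis, then $H(f)\ge H(f_r)$.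
\item[(b)] For each $m\in\mathbb{N}$ and each uniform neighborhood of $f_r$, the map $f$ in Theorem~\ref{thm:main}(ii) can be chosen in that neighborhood and commuting with the rotation by $2\pi/m$ about the $x_1$-axis. So $f_r$ is not even a local minimum of $H$.
\end{itemize}
\end{theorem}

We treat only dimension three, and we determine neither $\inf_{\mathcal{F}_r}H$ nor whether it is attained.

The proof of Theorem~\ref{thm:main}(ii) has three parts.

\emph{A local mechanism.} If a $3\times3$ matrix $A$ has three distinct singular values, there is a rank-one matrix $M$ such that both $(I+sM)A$ and $(I-sM)A$ have a smaller ratio of extreme singular values than $A$. A map whose derivative alternates between the two on thin layers is uniformly close to $A$ and has smaller linear dilatation. Section~\ref{sec:rankone} shows this for a linear map.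

\emph{Room for the mechanism.} Two singular values of $Df_r$ come from the planar map and have ratio $K$. Section~\ref{sec:middle} proves that off the axis the third one, the stretch in the direction of rotation, lies strictly between them. This also gives Theorem~\ref{thm:main}(i). The oscillation is then built on a solid torus around the axis (Section~\ref{sec:torus}).

\emph{From local to global.} Since $H(x,f_r)=K$ at every point off the axis and $H(f)$ is an essential supremum, a gain on a torus alone is worth nothing. In Section~\ref{sec:spread} we perturb $f_r$ through axially symmetric maps so that $\log H$ drops by $\varepsilon/2$ outside a smaller torus and rises by $O(\varepsilon)$ inside it, where the oscillation gains an amount independent of $\varepsilon$. Section~\ref{sec:final} adds up the estimates.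

\section{Preliminaries}\label{sec:prelim}

\subsection*{Matrices and quasiconformal maps}
For an invertible real $n\times n$ matrix $A$ the singular values $\sigma_1\ge\dots\ge\sigma_n>0$ are the square roots of the eigenvalues of $AA^T$, and orthonormal eigenvectors of $AA^T$ are called \emph{left singular vectors}. We have $\sigma_1=\max|A\xi|=|A|$ and $\sigma_n=\min|A\xi|=\min|A^T\xi|$ over unit vectors $\xi$. Put $H(A)=\sigma_1/\sigma_n$. Then $H(AB)\le H(A)H(B)$, with $H(AB)=H(B)$ if $A$ is a similarity, and $H(I+R)\le(1+|R|)/(1-|R|)$ for $|R|<1$. If $f$ is differentiable at $x$ with invertible derivative, then $H(x,f)=H(Df(x))$.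

We use the following standard facts \cite{Vaisala}.
\begin{itemize}
\item[(Q1)] A quasiconformal map $f:U\to V$ lies in $W^{1,n}_{\mathrm{loc}}$, is locally absolutely continuous on almost every line parallel to a coordinate axis, is differentiable almost everywhere with invertible derivative, and satisfies $\int_U|\det Df|\le|V|$.
\item[(Q2)] Compositions and inverses of quasiconformal maps are quasiconformal.
\item[(Q3)] A homeomorphism in $W^{1,n}_{\mathrm{loc}}$ with $|Df|^n\le C|\det Df|$ almost everywhere is quasiconformal.
\item[(Q4)] Let $f:U\to V$ be a homeomorphism and $X\subset U$ a relatively closed set of $\sigma$-finite $(n-1)$-dimensional measure. If every point of $U\setminus X$ has a neighborhood on which $f$ is quasiconformal with dilatation at most a fixed constant, then $f$ is quasiconformal \cite[Theorem~35.1]{Vaisala}.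
\end{itemize}
All homeomorphisms that we construct by hand come from one elementary fact.
\begin{itemize}
\item[(L)] If $\phi:\mathbb{R}^n\to\mathbb{R}^n$ is Lipschitz with constant at most $\frac12$, then $\mathrm{id}+\phi$ is a bi-Lipschitz homeomorphism of $\mathbb{R}^n$, hence quasiconformal. If $\phi=0$ outside a set $X$, then $\mathrm{id}+\phi$ maps $X$ onto $X$.
\end{itemize}
Indeed $|x-x'|/2\le|(x+\phi(x))-(x'+\phi(x'))|\le3|x-x'|/2$, the equation $x=y-\phi(x)$ is solved by the contraction principle, and a bijection that fixes the complement of $X$ pointwise permutes $X$.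

\subsection*{Rotations of planar maps}
The \emph{axis} is the $x_1$-axis. The \emph{meridian coordinate} of $x=(x_1,\rho\cos\theta,\rho\sin\theta)$ is $z=x_1+i\rho\in\overline{D_+}$. At points off the axis with azimuth $\theta$ we use the orthonormal frame
\[
\mathbf{e}_u=(1,0,0),\qquad \mathbf{e}_v=(0,\cos\theta,\sin\theta),\qquad \mathbf{e}_\theta=(0,-\sin\theta,\cos\theta),
\]
and we identify the meridian plane spanned by $\mathbf{e}_u,\mathbf{e}_v$ with $\mathbb{C}$.

Let $G$ be a homeomorphism of $\overline D$ that commutes with conjugation and maps $D_+$ onto itself. Then $G$ preserves the real diameter, and the map $\operatorname{Rot}(G)$ that keeps $\theta$ and replaces the meridian coordinate $z$ by $G(z)$ is a homeomorphism of $\overline{B^3}$ that preserves the axis. We have $\operatorname{Rot}(G_1\circ G_2)=\operatorname{Rot}(G_1)\circ\operatorname{Rot}(G_2)$ and $f_r=\operatorname{Rot}(F_r)$. The circle of radius $\operatorname{Im}z$ about the axis is mapped, preserving $\theta$, to the circle of radius $\operatorname{Im}G(z)$. So if $G$ is differentiable at $z\in D_+$,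 the matrix of the derivative in the frame above is block diagonal:
\begin{equation}\label{eq:rot}
D\operatorname{Rot}(G)=DG(z)\oplus\frac{\operatorname{Im}G(z)}{\operatorname{Im}z}.
\end{equation}
We call the last entry the \emph{azimuthal stretch}.

Let $m_r(z)=(z+r)/(1+rz)$, an automorphism of $D$ with inverse $m_{-r}$. For non-real $z\in\overline D$,
\begin{equation}\label{eq:mob}
\frac{\operatorname{Im}m_r(z)}{\operatorname{Im}z}=\frac{1-r^2}{|1+rz|^2}=|m_r'(z)|,
\end{equation}
and the same holds with $-r$ in place of $r$. By \eqref{eq:rot}, $D\operatorname{Rot}(m_r^{-1})$ is a similarity at every point off the axis. Hence $\operatorname{Rot}(m_r^{-1})$ is quasiconformal by (Q4), and composing with it on the left does not change $H(x,\cdot)$ at points of differentiability whose image is off the axis.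

\section{Lowering the dilatation of a linear map}\label{sec:rankone}

For $\alpha,\beta\in\mathbb{R}^3$ let $\alpha\otimes\beta$ be the rank-one matrix $y\mapsto(\beta\cdot y)\alpha$. Let $\Lambda$ be the $2\pi$-periodic triangle wave with $\Lambda(t)=|t|-\pi/2$ on $[-\pi,\pi]$, so that $\Lambda'=\pm1$ off $\pi\mathbb{Z}$. For $s|\alpha||\beta|\le\frac12$ and $N\in\mathbb{N}$ the map
\begin{equation}\label{eq:laminate}
\Psi(y)=y+\frac sN\,\Lambda(N\beta\cdot y)\,\alpha
\end{equation}
is a bi-Lipschitz homeomorphism of $\mathbb{R}^3$ by (L). It moves points by $O(1/N)$, and off a family of parallel planes $D\Psi=I\pm sM$ with $M=\alpha\otimes\beta$. The restriction to rank one is forced: two affine maps that agree on a plane have derivatives that differ by a matrix of rank at most one. If $A$ is invertible and both $H((I+sM)A)$ and $H((I-sM)A)$ are less than $H(A)$, then $\Psi\circ A$ is as close to $A$ as we like and has smaller linear dilatation. So we ask when $\tau\mapsto\log H((I+\tau M)A)$ has a strict local maximum at $\tau=0$. Since $MA$ has rank one, this is a failure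 of rank-one convexity of $\log H$, that is, of convexity along lines of rank-one direction, combined with a vanishing first derivative.

Recall the perturbation formula for a simple eigenvalue. A simple eigenvalue of a symmetric matrix depends smoothly on the matrix, and if $\mathcal{D}=\operatorname{diag}(d_j)$, $d_i$ is simple and $B,B'$ are symmetric, then the eigenvalue of $\mathcal{D}+\tau B+\tau^2B'$ near $d_i$ is
\begin{equation}\label{eq:pert}
d_i+\tau B_{ii}+\tau^2\Big(B'_{ii}+\sum_{j\ne i}\frac{B_{ij}^2}{d_i-d_j}\Big)+O(\tau^3).
\end{equation}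

\begin{lemma}\label{lem:expansion}
Let $A$ be a real $3\times3$ matrix with singular values $\lambda_1>\lambda_2>\lambda_3>0$ and left singular vectors $e_1,e_2,e_3$. For a matrix $M$ put $M_{ij}=e_i\cdot Me_j$, $d_i=\lambda_i^2$, $\ell(\tau)=\log H((I+\tau M)A)$ and
\[
q_{ij}=\frac{d_jM_{ij}^2+2d_jM_{ij}M_{ji}+d_iM_{ji}^2}{d_i-d_j}\qquad(i\ne j).
\]
Then $\ell'(0)=M_{11}-M_{33}$, and if $M_{11}=M_{33}$ then $\ell''(0)=q_{12}-q_{32}+q_{13}-q_{31}$.
\end{lemma}

\begin{proof}
In the basis $(e_i)$ we have $AA^T=\mathcal{D}=\operatorname{diag}(d_i)$ and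
\[
(I+\tau M)\mathcal{D}(I+\tau M)^T=\mathcal{D}+\tau(M\mathcal{D}+\mathcal{D}M^T)+\tau^2M\mathcal{D}M^T .
\]
Here $B_{ij}=M_{ij}d_j+d_iM_{ji}$ and $B'_{ii}=\sum_jM_{ij}^2d_j$. By \eqref{eq:pert} the singular values $\sigma_i(\tau)$ of $(I+\tau M)A$ satisfy
\[
\frac{\sigma_i^2}{d_i}=1+2\tau M_{ii}+\tau^2\Big(M_{ii}^2+\sum_{j\ne i}\frac1{d_i}\Big[M_{ij}^2d_j+\frac{(M_{ij}d_j+d_iM_{ji})^2}{d_i-d_j}\Big]\Big)+O(\tau^3).
\]
Over the common denominator $d_i-d_j$ the terms $\pm M_{ij}^2d_j^2$ cancel, and the $j$th summand equals $q_{ij}$. Taking logarithms subtracts $2\tau^2M_{ii}^2$, so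
\[
\log\sigma_i^2=\log d_i+2\tau M_{ii}+\tau^2\Big(-M_{ii}^2+\sum_{j\ne i}q_{ij}\Big)+O(\tau^3).
\]
Now $\ell=\frac12(\log\sigma_1^2-\log\sigma_3^2)$ gives both formulas.
\end{proof}

Let $M$ have rank one, so that $M_{ij}M_{ji}=M_{ii}M_{jj}$, and let $M_{11}=M_{33}$. The terms that couple the two extreme directions never help, because
\begin{equation}\label{eq:q13}
q_{13}-q_{31}=\frac{2d_3M_{13}^2+2(d_1+d_3)M_{11}^2+2d_1M_{31}^2}{d_1-d_3}\ge0 .
\end{equation}
For $2\times2$ matrices the same computation leaves only these terms, so in the plane there is no second-order gain. In space the middle direction enters through $q_{12}-q_{32}$. If $M_{11}=M_{33}=0$, the cross terms vanish and both $q_{12}$ and $-q_{32}$ are nonnegative. So normalize $M_{11}=M_{33}=1$ and take $M_{22}=-\nu<0$, which makes the cross terms negative: $M_{12}M_{21}=M_{23}M_{32}=-\nu$.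

Here is a case that can be followed by hand. Let $A=\operatorname{diag}(4,2,1)$, so $H(A)=4$ and $d=(16,4,1)$. Take $\alpha=(\frac12,1,\frac14)$ and $\beta=(2,-8,4)$, so that
\[
M=\begin{pmatrix}1&-4&2\\2&-8&4\\ \frac12&-2&1\end{pmatrix}.
\]
Then $\ell'(0)=0$ and
\[
q_{12}=\frac{64-64+64}{12}=\frac{16}3,\qquad q_{32}=\frac{16-64+16}{-3}=\frac{32}3,\qquad q_{13}-q_{31}=\frac{8+34+8}{15}=\frac{10}3 .
\]
Thus $\ell''(0)=-2$ and $\log H((I+\tau M)A)=\log4-\tau^2+O(\tau^3)$. For a small fixed $s$ the maps $\Psi\circ A$ of \eqref{eq:laminate} converge uniformly to $A$ as $N\to\infty$, and their linear dilatation stays below a constant less than $4$. To second order the coupling with the middle direction raises both $\sigma_1$ and $\sigma_3$, and it raises $\sigma_3$ by the larger factor. The same choice works in general.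

\begin{lemma}\label{lem:rankone}
In the setting of Lemma~\ref{lem:expansion} there are $\alpha,\beta\in\mathbb{R}^3$, with all components in the basis $(e_i)$ nonzero, such that $M=\alpha\otimes\beta$ satisfies $M_{11}=M_{33}=1$ and $\ell''(0)<0$.
\end{lemma}

\begin{proof}
With the products $M_{12}M_{21}=M_{23}M_{32}=-\nu$ fixed, the numerators of $q_{12}$ and $-q_{32}$ are smallest when their two squares are equal, that is, when $\lambda_2|M_{12}|=\lambda_1|M_{21}|$ and $\lambda_2|M_{32}|=\lambda_3|M_{23}|$. This leads to
\[
\alpha=\Big(\sqrt{\tfrac{\lambda_1}{\nu\lambda_2}},\,1,\,\sqrt{\tfrac{\lambda_3}{\nu\lambda_2}}\Big),\qquad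
\beta=\Big(\sqrt{\tfrac{\nu\lambda_2}{\lambda_1}},\,-\nu,\,\sqrt{\tfrac{\nu\lambda_2}{\lambda_3}}\Big),\qquad\nu>0 .
\]
Then $M_{11}=M_{33}=1$. From $M_{12}^2=\nu\lambda_1/\lambda_2$, $M_{21}^2=\nu\lambda_2/\lambda_1$ and $M_{32}^2=\nu\lambda_3/\lambda_2$, $M_{23}^2=\nu\lambda_2/\lambda_3$ we get
\[
q_{12}=\nu\,\frac{2\lambda_1\lambda_2-2\lambda_2^2}{\lambda_1^2-\lambda_2^2}=\frac{2\nu\lambda_2}{\lambda_1+\lambda_2},\qquad
q_{32}=\nu\,\frac{2\lambda_2\lambda_3-2\lambda_2^2}{\lambda_3^2-\lambda_2^2}=\frac{2\nu\lambda_2}{\lambda_2+\lambda_3}.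
\]
From $M_{13}^2=\lambda_1/\lambda_3$ and $M_{31}^2=\lambda_3/\lambda_1$, the numerator in \eqref{eq:q13} is $2(\lambda_1+\lambda_3)^2$. Hence
\[
\ell''(0)=\frac{2(\lambda_1+\lambda_3)}{\lambda_1-\lambda_3}-\frac{2\nu\lambda_2(\lambda_1-\lambda_3)}{(\lambda_1+\lambda_2)(\lambda_2+\lambda_3)},
\]
which is negative for large $\nu$.
\end{proof}

\begin{remark}\label{rem:degenerate}
The strict inequalities between the $\lambda_i$ cannot be dropped. Suppose $\lambda_2=\lambda_3$ and $M=\alpha\otimes\beta$. A unit vector $\xi\perp\alpha$ in the span of $e_2,e_3$ has $M^T\xi=0$, so $\sigma_3(\tau)\le|A^T\xi|=\lambda_3$ for all $\tau$; and $\sigma_1(\tau)\ge\lambda_1\,e_1\cdot(I+\tau M)e_1\ge\lambda_1$ whenever $\tau M_{11}\ge0$. So one of $\pm s$ never lowers $H$. This is why we need to know that the azimuthal stretch of $f_r$ is strictly intermediate.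
\end{remark}

\section{Teichm\"uller's map}\label{sec:teich}

We need $F_r$ in explicit form, and we include the proof of its extremality. If $F$ is a planar competitor, then $m_r\circ F$ fixes $0$ and equals $m_r$ on $\partial D$. A homeomorphism that fixes $0$ lifts to the double cover of $D$ branched over $0$, and on the cover the interior constraint has turned into a pure boundary value problem. In suitable conformal coordinates the two double covers are ellipses and the boundary values are those of a linear map; see Figure~\ref{fig:square}.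

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85]
\fill[gray!25] (0,3.4) -- (0.8,3.4) arc (0:90:0.8 and 1.2) -- cycle;
\draw (0,3.4) ellipse (0.8 and 1.2);
\fill[gray!25] (5,3.4) -- (6.2,3.4) arc (0:90:1.2 and 0.8) -- cycle;
\draw (5,3.4) ellipse (1.2 and 0.8);
\fill[gray!25] (1,0) arc (0:180:1) -- cycle;
\draw (0,0) circle (1);
\fill[gray!25] (6,0) arc (0:180:1) -- cycle;
\draw (5,0) circle (1);
\draw[very thick] (0,3.4) -- (0,4.6) (5,3.4) -- (5,4.2) (0,0) -- (-1,0) (5,0) -- (4,0);
\draw[->] (1.3,3.4) -- node[above] {$L$} (3.4,3.4);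
\draw[->] (1.4,0) -- node[above] {$G_0$} (3.6,0);
\draw[->] (0,2.05) -- node[left] {$P$} (0,1.15);
\draw[->] (5,2.45) -- node[right] {$\hat P$} (5,1.15);
\node at (-1.2,3.4) {$E$};
\node at (6.6,3.4) {$\hat E$};
\node at (-1.4,-0.5) {$D$};
\node at (6.4,-0.5) {$D$};
\end{tikzpicture}
\caption{The vertical maps are two-to-one, branched over $0$, and identify opposite points of the ellipses. Each maps the shaded quadrant conformally onto the upper half-disk and the thick half-axis onto $[-1,0]$. The linear stretch $L$ descends to $G_0=m_r\circ F_r$.}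
\label{fig:square}
\end{figure}

\subsection*{The covering map}
Let $\operatorname{sn}$ be Jacobi's function of modulus $r$. It is meromorphic and odd, $\operatorname{sn}\bar\zeta=\overline{\operatorname{sn}\zeta}$, its poles lie on the lines $\operatorname{Im}\zeta\in(2\mathbb{Z}+1)\mathbf{K}'$, and
\begin{equation}\label{eq:sn}
\operatorname{sn}(\zeta+2\mathbf{K})=-\operatorname{sn}\zeta,\qquad \operatorname{sn}(\zeta+i\mathbf{K}')=\frac1{r\operatorname{sn}\zeta},\qquad \operatorname{sn}^2(\zeta\pm\mathbf{K})=\frac{1-\operatorname{sn}^2\zeta}{1-r^2\operatorname{sn}^2\zeta}.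
\end{equation}
It maps the closed rectangle $[-\mathbf{K},0]\times[0,\mathbf{K}']$ homeomorphically onto the closed second quadrant with $\infty$ added, conformally in the interior, and sends the vertices $0,-\mathbf{K},-\mathbf{K}+i\mathbf{K}',i\mathbf{K}'$ to $0,-1,-1/r,\infty$.

For $t=\eta+is$ put $\zeta=2i\mathbf{K}t/\pi$ and $p(t)=-r\operatorname{sn}^2\zeta$. Since $\operatorname{Im}\zeta=2\mathbf{K}\eta/\pi$ equals $\mathbf{K}'$ at $\eta=2\eta_0$, the function $p$ is holomorphic in the strip $|\eta|<2\eta_0$. It is even, has period $i\pi$, and satisfies $p(\bar t)=\overline{p(t)}$. We have $\sinh(\eta+is)=\sinh\eta\cos s+i\cosh\eta\sin s$, so $\sinh$ maps the strip onto the ellipse $\Omega$ with semi-axes $\sinh2\eta_0,\cosh2\eta_0$, and the line $\eta=\eta_0$ onto the boundary of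
\[
E=\{w=x+iy:\ x^2/a^2+y^2/b^2<1\},\qquad\overline E\subset\Omega .
\]
The fibers of $\sinh$ are the orbits of the group generated by $t\mapsto t+2\pi i$ and $t\mapsto i\pi-t$, and $p$ is invariant under both. Hence $p(t)=P(\sinh t)$ for a continuous function $P$ on $\Omega$, which is holomorphic away from the critical values $\pm i$ of $\sinh$ and therefore everywhere. Moreover
\begin{equation}\label{eq:Psym}
P(-w)=P(w),\qquad P(\bar w)=\overline{P(w)}.
\end{equation}
For a set $X\subset\mathbb{C}$ let $X^+$ be its intersection with the open first quadrant, and let $\mathbb{H}$ be the upper half-plane.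

\begin{lemma}\label{lem:P}
\begin{itemize}
\item[(a)] $P$ maps $\Omega^+$ conformally onto $\mathbb{H}$.
\item[(b)] $P$ maps $\overline{E^+}$ homeomorphically onto $\overline{D_+}$, with $P(E^+)=D_+$, $P([0,a])=[0,1]$, $P([0,ib])=[-1,0]$, $P(0)=0$. The map $P:\overline E\to\overline D$ is the quotient map by $w\mapsto-w$.
\item[(c)] $P(w)=\Phi(w^2)$ with $\Phi$ holomorphic on $\{w^2:w\in\Omega\}$, $\Phi'\ne0$ everywhere and $\Phi'>0$ at real points. In particular $P'(w)\ne0$ for $w\ne0$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) On the rectangle $0\le\eta\le2\eta_0$, $0\le s\le\pi/2$ the function $\sinh$ is injective by the description of its fibers, with image $\overline{\Omega^+}$; the open rectangle goes to $\Omega^+$. On this rectangle $\zeta$ ranges over $[-\mathbf{K},0]\times[0,\mathbf{K}']$, and $\xi\mapsto-r\xi^2$ maps the closed second quadrant homeomorphically onto $\overline{\mathbb{H}}$. So $P$ extends to a homeomorphism of $\overline{\Omega^+}$ onto $\overline{\mathbb{H}}\cup\{\infty\}$, conformal from $\Omega^+$ onto $\mathbb{H}$.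

(b) If $\eta=\eta_0$ then $\operatorname{Im}\zeta=\mathbf{K}'/2$, so $\zeta=\bar\zeta+i\mathbf{K}'$ and \eqref{eq:sn} gives $|\operatorname{sn}\zeta|^2=1/r$, that is, $|p|=1$. On the positive real axis ($s=0$) $\operatorname{sn}\zeta$ is imaginary and $P>0$; on the positive imaginary axis ($\eta=0$ or $s=\pi/2$) $\operatorname{sn}\zeta$ is real and $P<0$. Thus the closed arc of $\partial E$ from $a$ to $ib$ is mapped into the closed upper unit semicircle with endpoints $1$ and $-1$, hence onto it. The arc cuts $\overline{\Omega^+}$ into two pieces, the semicircle cuts $\overline{\mathbb{H}}\cup\{\infty\}$ into two pieces, and since $P(0)=0$ the pieces that contain $0$ correspond. This gives the first claims. By \eqref{eq:Psym} the first and third quadrants of $\overline E$ go to $\overline{D_+}$, the second and fourth go to its mirror image, and only points of the axes have real images. So the fibers of $P$ in $\overline E$ are the sets $\{w,-w\}$.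

(c) Since $P$ is even, $\Phi$ is well defined, holomorphic off $0$ and continuous at $0$, hence holomorphic. The part of its domain in $\mathbb{H}$ is the injective image of $\Omega^+$ under squaring, so by (a) $\Phi$ maps it injectively into $\mathbb{H}$, and $\Phi'\ne0$ there; by \eqref{eq:Psym} also in the lower half-plane. At a real point $\omega_0$ write $\Phi(\omega)-\Phi(\omega_0)=c(\omega-\omega_0)^m+\cdots$ with $c\ne0$ real. If $m\ge2$ or $c<0$, some $\omega\in\mathbb{H}$ near $\omega_0$ would have $\operatorname{Im}\Phi(\omega)<0$. So $m=1$ and $c>0$.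
\end{proof}

\subsection*{The extremal map}
Let $\hat\Omega=i\Omega$ and $\hat E=iE$; the latter has horizontal semi-axis $b$ and vertical semi-axis $a$. Since $\kappa a=b$, the linear map $L(x,y)=(\kappa x,y/\kappa)$ is an area-preserving bijection of $\overline E$ onto the closure of $\hat E$. Put $\hat P(W)=-P(iW)$ on $\hat\Omega$. By \eqref{eq:Psym},
\begin{equation}\label{eq:Phat}
\hat P(X+iY)=-\overline{P(Y+iX)},\qquad \operatorname{Im}\hat P(X+iY)=\operatorname{Im}P(Y+iX),\qquad|\hat P'(X+iY)|=|P'(Y+iX)|.
\end{equation}
So $\hat P$ has the symmetries \eqref{eq:Psym}, maps $\hat E^+=L(E^+)$ conformally onto $D_+$, and is the quotient map by $W\mapsto-W$ from the closure of $\hat E$ onto $\overline D$. Since $L$ commutes with both reflections in the axes, the equation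
\[
G_0\circ P=\hat P\circ L
\]
defines a homeomorphism $G_0$ of $\overline D$ that fixes $0$, commutes with conjugation and maps $D_+$ onto itself.

\begin{proposition}\label{prop:teich}
$G_0=m_r$ on $\partial D$, and $F_r=m_r^{-1}\circ G_0$. More precisely, $F=m_r^{-1}\circ G_0$ is quasiconformal with $H(F)=K$, is the identity on $\partial D$ and sends $0$ to $-r$; every quasiconformal self-map $\tilde F$ of $D$ with the last two properties has $H(\tilde F)\ge K$, with equality only for $\tilde F=F$.
\end{proposition}

\begin{proof}
Let $w=\sinh t\in\partial E$ with $t=\eta_0+is$. Then $w=a\cos s+ib\sin s$, $Lw=b\cos s+ia\sin s$ and $iLw=-a\sin s+ib\cos s=\sinh(t+i\pi/2)$. The shift $t\mapsto t+i\pi/2$ is $\zeta\mapsto\zeta-\mathbf{K}$. With $z=P(w)=-r\operatorname{sn}^2\zeta$, \eqref{eq:sn} gives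
\[
G_0(z)=-p\big(t+\tfrac{i\pi}2\big)=r\,\frac{1-\operatorname{sn}^2\zeta}{1-r^2\operatorname{sn}^2\zeta}=\frac{r+z}{1+rz}=m_r(z).
\]
So $F$ is the identity on $\partial D$, and $F(0)=m_r^{-1}(0)=-r$. Off $0$ the maps $P$ and $\hat P$ are locally conformal, so $H(z,F)=H(L)=\kappa^2$ for $z\ne0$, and $F$ is quasiconformal by (Q4).

Let $\tilde F$ be a competitor. The homeomorphism $m_r\circ\tilde F$ of $\overline D$ fixes $0$. Over $\overline D\setminus\{0\}$ both $P$ and $\hat P$ are connected two-sheeted coverings; they correspond to the unique subgroup of index two of the fundamental group $\mathbb{Z}$, which every homeomorphism preserves. So there is a homeomorphism $T$ of $\overline E$ onto the closure of $\hat E$ with $T(0)=0$ and $\hat P\circ T=m_r\circ\tilde F\circ P$. It is quasiconformal by (Q4), with $H(T)=H(\tilde F)$. On the connected set $\partial E$ both $T$ and $L$ are lifts of $m_r\circ P$, so $T=\pm L$ there, and after replacing $T$ by $-T$ if necessary $T=L$ on $\partial E$.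

On almost every horizontal chord $I$ of $E$ the map $T$ is locally absolutely continuous by (Q1), and its values at the endpoints are those of $L$; hence $\int_I|T_x|\,dx\ge|\int_IT_x\,dx|=\kappa|I|$. Almost everywhere $|T_x|^2\le\sigma_1^2\le H(T)\sigma_1\sigma_2=H(T)|\det DT|$. Integrating in $y$ and using the Cauchy--Schwarz inequality, (Q1) and $|\hat E|=|E|$, we get
\[
\kappa|E|\le\int_E|T_x|\le\big(|E|\cdot H(T)|\hat E|\big)^{1/2}=H(T)^{1/2}|E| .
\]
Thus $H(\tilde F)\ge\kappa^2$. In case of equality, $|T_x|=\kappa$ almost everywhere by the equality case of Cauchy--Schwarz. On almost every chord $\int_IT_x\,dx$ is the real number $\kappa|I|$, which forces $T_x=\kappa$ almost everywhere on $I$. So $T=L$ on almost every chord, $T=L$ by continuity, and $\tilde F=F$.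
\end{proof}

From now on we work with $g_0=\operatorname{Rot}(G_0)$. We have $f_r=\operatorname{Rot}(m_r^{-1})\circ g_0$, and $H(x,f_r)=H(x,g_0)$ off the axis.

\section{The azimuthal stretch and symmetric competitors}\label{sec:middle}

Consider any map $G$ given by $G\circ P=\hat P\circ T$, where $T$ is a diffeomorphism of $E^+$ onto $\hat E^+$. Define
\[
\delta=\frac{\operatorname{Im}P}{|P'|}\ \text{ on }\Omega^+,\qquad\hat\delta=\frac{\operatorname{Im}\hat P}{|\hat P'|}\ \text{ on }\hat\Omega^+;
\]
by \eqref{eq:Phat}, $\hat\delta(X+iY)=\delta(Y+iX)$. Since $DG=D\hat P\circ DT\circ DP^{-1}$ with conformal outer factors, \eqref{eq:rot} shows that at a point with meridian coordinate $P(w)$, $w\in E^+$, the singular values of $D\operatorname{Rot}(G)$ are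
\begin{equation}\label{eq:sv}
c\,\sigma_1(DT),\quad c\,\sigma_2(DT),\quad c\,\mu,\qquad\text{where}\quad c=\frac{|\hat P'(Tw)|}{|P'(w)|},\quad\mu(w)=\frac{\hat\delta(Tw)}{\delta(w)} .
\end{equation}
For $T=L$ we write $\mu_0$, and the task is to compare $\mu_0$ with $\kappa$ and $1/\kappa$. The metric $|dw|/\delta$ is the pullback by $P$ of the hyperbolic metric $|dz|/\operatorname{Im}z$ of $\mathbb{H}$, and $\kappa/\mu_0$, $\kappa^{-1}/\mu_0$ are the extreme stretches of $G_0$ in this metric. So we have to show that at every point of $D_+$ the map $G_0$ expands hyperbolic length in one direction and contracts it in another.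

Both $\delta$ and $\hat\delta$ vanish on the axes, and we first factor out the zero. With $\omega=w^2$ we have $\operatorname{Im}\omega=2xy$ and $|P'(w)|=2|w||\Phi'(\omega)|$, so
\begin{equation}\label{eq:delta}
\delta(w)=\frac{xy}{|w|}\,\gamma(w),\qquad\gamma(w)=\frac{\operatorname{Im}\Phi(\omega)/\operatorname{Im}\omega}{|\Phi'(\omega)|}.
\end{equation}
Near a real point, $\operatorname{Im}\Phi(\omega_1+i\omega_2)=\omega_2\int_0^1\operatorname{Re}\Phi'(\omega_1+it\omega_2)\,dt$. So $\operatorname{Im}\Phi/\operatorname{Im}\omega$ extends smoothly across the real axis with the value $\Phi'>0$ there, and it is positive elsewhere by Lemma~\ref{lem:P}. Hence $\gamma$ is smooth and positive on $\Omega$, and $\gamma=1$ on both coordinate axes. In the same way $\hat\delta(W)=\frac{XY}{|W|}\hat\gamma(W)$, where $\hat\gamma(X+iY)=\gamma(Y+iX)$ is smooth and positive on $\hat\Omega$ and equals $1$ on both axes.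

The linear map $\iota(x,y)=(y/\kappa,\kappa x)$ is an involution of $\overline{E^+}$ that interchanges the two axes, and $\hat\delta(Lw)=\delta(\iota w)$. Writing $w=|w|e^{i\varphi}$, we obtain
\begin{equation}\label{eq:mu0}
\mu_0(w)=\frac{\delta(\iota w)}{\delta(w)}=\frac{\gamma(\iota w)}{\gamma(w)\sqrt{\kappa^2\cos^2\varphi+\kappa^{-2}\sin^2\varphi}},\qquad\mu_0(\iota w)=\frac1{\mu_0(w)} .
\end{equation}
The limit of $\mu_0$ at $w=0$ depends on the direction of approach. We therefore keep $\varphi$ as a variable and work on the compact set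
\[
\Sigma=\{(w,\varphi)\in\overline{E^+}\times[0,\tfrac\pi2]:\ w=|w|e^{i\varphi}\},
\]
which contains a copy of $E^+$ and to which $\mu_0$ extends continuously by \eqref{eq:mu0}. Let $Z=\Sigma\cap\{\varphi=\frac\pi2\}$ and $Z'=\Sigma\cap\{\varphi=0\}$.

\begin{proposition}\label{prop:middle}
On $\Sigma$ one has $\kappa^{-1}\le\mu_0\le\kappa$, with $\mu_0=\kappa$ exactly on $Z$ and $\mu_0=\kappa^{-1}$ exactly on $Z'$. In particular $\kappa^{-1}<\mu_0<\kappa$ in $E^+$.
\end{proposition}

\begin{proof}
We compute $\mu_0$ on $\Sigma\setminus E^+$ and carry the bounds inside by a maximum principle.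

\emph{Boundary values.} The set $\Sigma\setminus E^+$ consists of $Z$, $Z'$, the points $(0,\varphi)$ with $0<\varphi<\frac\pi2$, and the open arc $(\partial E)^+$. Since $\gamma=1$ on the axes, \eqref{eq:mu0} gives $\mu_0=\kappa$ on $Z$, $\mu_0=\kappa^{-1}$ on $Z'$, and a value strictly in between at $(0,\varphi)$. At a point $w$ of the open arc let $\tau$ be a unit tangent and $z=P(w)$. Differentiating $\hat P\circ L=m_r\circ P$ along $\partial E$ gives $c|L\tau|=|m_r'(z)|$, while $c\mu_0=\operatorname{Im}m_r(z)/\operatorname{Im}z=|m_r'(z)|$ by \eqref{eq:mob}. So $\mu_0=|L\tau|$, which lies in $(\kappa^{-1},\kappa)$ because $\tau$ is parallel to neither axis.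

\emph{The function $S=\log\delta$.} The function $\log|P'|$ is harmonic in $\Omega^+$, and $\Delta\log h=-|\nabla h|^2/h^2$ for the positive harmonic function $h=\operatorname{Im}P$. Hence
\begin{equation}\label{eq:liouville}
\Delta S=-\delta^{-2}.
\end{equation}
Composition with $\iota$ weights the two second derivatives of $S$ differently, so \eqref{eq:liouville} alone says nothing about $S\circ\iota$. What is missing is the sign of $S_{xx}$, and it comes from the convexity of $\Omega^+$. For $w\in\Omega^+$ let $\phi_w:D\to\Omega^+$ be the conformal bijection with $\phi_w(0)=w$, $\phi_w'(0)>0$. The conformal bijection $P\circ\phi_w:D\to\mathbb{H}$ has derivative of modulus $2\operatorname{Im}P(w)$ at $0$, so $\phi_w'(0)=2\delta(w)$: this is the conformal radius of $\Omega^+$, and here we use that $P$ maps $\Omega^+$ onto the full half-plane. By Schwarz's lemma applied to $\phi_{\phi(0)}^{-1}\circ\phi$, every holomorphic $\phi:D\to\Omega^+$ has $|\phi'(0)|\le2\delta(\phi(0))$. Since $\Omega^+$ is convex, this applies to $\phi=(1-t)\phi_{w_1}+t\phi_{w_2}$, $0\le t\le1$, and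 gives $\delta((1-t)w_1+tw_2)\ge(1-t)\delta(w_1)+t\delta(w_2)$. So $\delta$ is concave and $S_{xx}=\delta_{xx}/\delta-(\delta_x/\delta)^2\le0$.

\emph{Maximum principle.} Let $d=\log(\mu_0/\kappa)=S\circ\iota-S-\log\kappa$ on $E^+$. Since $\kappa>1$ and $S_{xx}\le0$,
\[
\Delta(S\circ\iota)=(\kappa^2S_{yy}+\kappa^{-2}S_{xx})\circ\iota\ge\kappa^2(\Delta S)\circ\iota=-\kappa^2(\delta\circ\iota)^{-2}.
\]
With \eqref{eq:liouville} and $\delta^{-2}=\mu_0^2(\delta\circ\iota)^{-2}$ this yields
\begin{equation}\label{eq:d}
\Delta d\ge\kappa^2(\delta\circ\iota)^{-2}(e^{2d}-1).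
\end{equation}
If $\max_\Sigma d>0$, the maximum is attained in $E^+$ by the boundary values; there $\Delta d\le0$, while the right side of \eqref{eq:d} is positive. So $d\le0$. The right side of \eqref{eq:d} equals $q\,d$ with $q$ positive and continuous in $E^+$. The strong maximum principle states that a $C^2$ function on a domain with $\Delta d-qd\ge0$, $q\ge0$ locally bounded, that attains a nonnegative maximum is constant. So either $d<0$ in $E^+$ or $d\equiv0$, and the second case contradicts $\mu_0=\kappa^{-1}$ on $Z'$. The strict lower bound in $E^+$ follows from $\mu_0(\iota w)=1/\mu_0(w)$.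
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(i)]
Off the axis $g_0$ is a diffeomorphism whose derivative has the singular values $c\kappa>c\mu_0>c/\kappa$ by \eqref{eq:sv} and Proposition~\ref{prop:middle}. So $H(x,f_r)=H(x,g_0)=\kappa^2$ off the axis. The axis is a null set and removable by (Q4); hence $f_r$ is quasiconformal and $H(f_r)=K=H(F_r)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:compl}(a)]
Let $R_\theta$ be the rotation by $\theta$ about the axis, and let $f\in\mathcal{F}_r$ commute with all $R_\theta$. Then so does $f^{-1}$, and both preserve the common fixed set of the $R_\theta$; thus $f$ maps the axis onto itself. The meridian coordinate $u+iv$ of $f(x)$, with $u=f_1$ and $v=(f_2^2+f_3^2)^{1/2}$, depends only on the meridian coordinate $z=x_1+i\rho$ of $x$. This defines a continuous map $G$ of $\overline{D_+}$, whose inverse is obtained in the same way from $f^{-1}$. So $G$ is a homeomorphism of $\overline{D_+}$ that preserves the diameter, fixes the semicircle pointwise and sends $0$ to $-r$.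

The pair $(u,v)$ is a Lipschitz function of $f\in W^{1,3}_{\mathrm{loc}}$, so it lies in $W^{1,3}_{\mathrm{loc}}$; in cylindrical coordinates off the axis it does not depend on $\theta$, and Fubini's theorem gives $G\in W^{1,3}_{\mathrm{loc}}(D_+)$. The set where $f$ has an invertible derivative with $H(Df)\le H(f)$ has full measure and is invariant under rotation, so it contains the whole circle over almost every $z\in D_+$. At such a point, differentiating $f(R_\theta x)=R_\theta f(x)$ in $\theta$ shows that $Df(x)$ sends the vector $\rho\,\mathbf{e}_\theta$ at $x$ to the vector $v\,\mathbf{e}_\theta$ at $f(x)$. In the frames at $x$ and at $f(x)$,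
\[
Df=\begin{pmatrix}DG&0\\ *&v/\rho\end{pmatrix}.
\]
For a meridian vector $\xi$ we have $|Df(\xi,0)|\ge|DG\,\xi|$ and $|Df^T(\xi,0)|=|DG^T\xi|$. Therefore $\sigma_1(Df)\ge\sigma_1(DG)$ and $\sigma_3(Df)\le\sigma_2(DG)$, so $H(DG)\le H(f)$, that is, $|DG|^2\le H(f)|\det DG|$ almost everywhere. By (Q3), $G$ is quasiconformal in $D_+$. Extend $G$ to $\overline D$ by $G(\bar z)=\overline{G(z)}$. By (Q4) the extension is quasiconformal, and its linear dilatation is at most $H(f)$ because the diameter is a null set. It is a planar competitor, and Proposition~\ref{prop:teich} gives $H(f)\ge K=H(f_r)$.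
\end{proof}

A better competitor must therefore break the continuous symmetry.

\section{Oscillation on a solid torus}\label{sec:torus}

We now adapt \eqref{eq:laminate} to $g_0$, acting in the target ball with points $y=(u,v\cos\theta,v\sin\theta)$ and meridian coordinate $\omega=u+iv\in D_+$. All matrices are written in the frame $(\mathbf{e}_u,\mathbf{e}_v,\mathbf{e}_\theta)$ at azimuth $\theta$. Let $A_0(\omega)$ be the matrix of $Dg_0$ at $g_0^{-1}(y)$. By \eqref{eq:rot} it does not depend on $\theta$ and is smooth in $\omega$. Its singular values $\lambda_1>\lambda_2>\lambda_3$ satisfy $\lambda_1/\lambda_3=K$, and $\lambda_2$ is the azimuthal stretch. Since $DG_0=D\hat P\circ L\circ DP^{-1}$ and $D\hat P$ is multiplication by $\hat P'$, left singular vectors are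
\[
e_1(\omega)=\frac{\hat P'(W)}{|\hat P'(W)|},\qquad e_2=\mathbf{e}_\theta,\qquad e_3(\omega)=i\,e_1(\omega),\qquad W=(\hat P|_{\hat E^+})^{-1}(\omega),
\]
and they are smooth in $\omega\in D_+$.

Three constraints shape the construction. The vector $\beta$ has to be the gradient of a phase function $\psi$ that replaces $\beta\cdot y$. The estimates should not depend on $\theta$, because a symmetric perturbation will later lose dilatation on a whole torus. And the condition $M_{11}=M_{33}$ must hold at every point, not only at one, since otherwise one of the two signs of $\Lambda'$ raises $H$ at first order. The first two constraints are met by a phase $\theta+(\text{linear function of }u,v)$; the third by adjusting $\alpha$, which is free.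

Fix $\omega_0=u_0+iv_0\in D_+$, and let $\alpha^*,\beta^*$ be given by Lemma~\ref{lem:rankone} for $A_0(\omega_0)$ and the basis $e_i(\omega_0)$. Replacing $(\alpha^*,\beta^*)$ by $(t^{-1}\alpha^*,t\beta^*)$ does not change $\alpha^*\otimes\beta^*$, and $\beta_2^*\ne0$, so we may assume $\beta_2^*=1/v_0$. Let $\xi=\beta_1^*e_1(\omega_0)+\beta_3^*e_3(\omega_0)=\xi_u\mathbf{e}_u+\xi_v\mathbf{e}_v$ with constants $\xi_u,\xi_v$, and put
\[
\psi(y)=\theta+\xi_uu+\xi_vv\pmod{2\pi},\qquad\beta=\nabla\psi=\xi+\frac1v\,\mathbf{e}_\theta .
\]
At $\omega_0$ we have $\beta=\beta^*$. Near $\omega_0$ the components $\beta_i=\beta\cdot e_i(\omega)$ are nonzero, and we set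
\[
\alpha=\beta_1^{-1}e_1+\alpha_2^*e_2+\beta_3^{-1}e_3,\qquad M(\omega)=\alpha\otimes\beta .
\]
The components of $\alpha$ and $\beta$ in the frame depend only on $\omega$, and $M_{11}=M_{33}=1$ identically. Since $\alpha_i^*\beta_i^*=1$ for $i=1,3$, we have $\alpha=\alpha^*$ at $\omega_0$, so $M(\omega_0)=\alpha^*\otimes\beta^*$. Let
\[
\Theta(\tau,A,\omega)=\log H\big((I+\tau M(\omega))A\big).
\]
It is smooth wherever the singular values of $(I+\tau M(\omega))A$ are positive and distinct. We have $\Theta(0,A_0(\omega),\omega)=\log K$, $\partial_\tau\Theta(0,A_0(\omega),\omega)=0$ by Lemma~\ref{lem:expansion}, and $\partial_\tau^2\Theta(0,A_0(\omega_0),\omega_0)<0$ by Lemma~\ref{lem:rankone}. Write $B_t$ for the open disk of radius $t$ about $\omega_0$. By continuity there are $\varrho,s_0,\eta_1,c_0>0$ such that $\overline{B_{2\varrho}}\subset D_+$, $\beta_1\beta_3\ne0$ on $\overline{B_{2\varrho}}$, the function $\Theta$ is smooth near the compact set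
\[
\Gamma=\{(\tau,A,\omega):\ |\tau|\le s_0,\ \omega\in\overline{B_{2\varrho}},\ |A-A_0(\omega)|\le\eta_1\},
\]
and $\partial_\tau^2\Theta\le-2c_0$ on $\Gamma$. Taylor's formula gives
\begin{equation}\label{eq:gain}
\Theta(\tau,A_0(\omega),\omega)\le\log K-c_0\tau^2\qquad(|\tau|\le s_0,\ \omega\in\overline{B_{2\varrho}}).
\end{equation}

Fix $s\in(0,s_0]$ with $s|\alpha||\beta|\le\frac14$ on $\overline{B_{2\varrho}}$, and fix $\chi\in C_c^\infty(B_{2\varrho})$ with $0\le\chi\le1$ and $\chi=1$ on $B_\varrho$. For $N\in\mathbb{N}$ define
\[
\Psi_N(y)=y+\frac sN\,\chi(\omega)\,\Lambda(N\psi(y))\,\alpha(y)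
\]
on the solid torus of points with $\omega\in B_{2\varrho}$, and $\Psi_N(y)=y$ elsewhere in $\mathbb{R}^3$. This is well defined because $N\psi$ is defined modulo $2\pi$. The set $\mathcal{S}_N$ of points of the torus where $N\psi\in\pi\mathbb{Z}$ is a countable union of smooth surfaces, since $\nabla\psi\ne0$, hence a null set. On the rest of the torus $\Psi_N$ is smooth and, in the frame at $y$,
\begin{equation}\label{eq:DPsi}
D\Psi_N=I+\tau M(\omega)+R,\qquad\tau=s\chi(\omega)\Lambda'(N\psi),\qquad R=\frac sN\Lambda(N\psi)\,D(\chi\alpha),\qquad|R|\le\frac{C_0}N,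
\end{equation}
with $C_0$ independent of $N$. The map $\Psi_N-\mathrm{id}$ is Lipschitz on $\mathbb{R}^3$, and its derivative has norm at most $\frac14+C_0/N$ almost everywhere. So for $N\ge4C_0$, (L) shows that $\Psi_N$ is a bi-Lipschitz homeomorphism that maps $B^3$ onto itself and is the identity outside a compact subset of $B^3$ disjoint from the axis.

By \eqref{eq:gain}, composing $g_0$ with $\Psi_N$ gains about $c_0s^2$ over $B_\varrho$. The gain fades to zero with $\chi$, and outside the torus nothing has changed.

\section{Spreading the gain}\label{sec:spread}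

We look for a deformation $T_\varepsilon$ of $L$ with the same boundary values and smaller dilatation on most of $E$. For $T_\varepsilon=L\circ(\mathrm{id}+\varepsilon(h_1,-h_2))$ the first variation of $\log(\sigma_1/\sigma_2)$ will be $\operatorname{div}\mathbf{h}$, where $\mathbf{h}=(h_1,h_2)$. If $\mathbf{h}=0$ on $\partial E$ then $\int_E\operatorname{div}\mathbf{h}=0$, so the divergence cannot be negative everywhere; this is the infinitesimal form of Proposition~\ref{prop:teich}. It is also the only obstruction: the positive part can be confined to any open set with the required symmetry. We confine it to the region where the oscillation has full strength. Let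
\[
U=\{w\in E^+:\ \hat P(Lw)\in B_{\varrho/2}\},
\]
an open set with compact closure in $E^+$, and let $U^*$ be the union of $U$ and its three mirror images, so that $U^*\cap E^+=U$.

\begin{lemma}\label{lem:field}
There is a field $\mathbf{h}=(h_1,h_2)\in C^\infty(\overline E;\mathbb{R}^2)$ with $\mathbf{h}=0$ on $\partial E$ and $\operatorname{div}\mathbf{h}\le-1$ on $E\setminus U^*$, such that $h_1$ is odd in $x$ and even in $y$, and $h_2$ is even in $x$ and odd in $y$.
\end{lemma}

\begin{proof}
A compactly supported field has zero divergence near $\partial E$, so we start from a field that handles the boundary. Let $q=x^2/a^2+y^2/b^2$. The field $\mathbf{h}^0=(1-q)(x,y)$ has the required parities, vanishes on $\partial E$, and has divergence $2(1-q)-(xq_x+yq_y)=2-4q$, which is at most $-1$ where $q\ge\frac34$. To correct it inside, take $\chi_0\in C_c^\infty(E)$, a function of $q$, with $0\le\chi_0\le1$ and $\chi_0=1$ on $\{q\le\frac34\}$, and take $\chi_1\ge0$ in $C_c^\infty(U^*)$, even in $x$ and $y$, with $\int\chi_1=3\int\chi_0$. Then $\phi=\chi_1-3\chi_0\in C_c^\infty(E)$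 has integral $0$.

We claim that $\phi=\operatorname{div}\mathbf{h}^1$ for some $\mathbf{h}^1\in C_c^\infty(E;\mathbb{R}^2)$. Equivalently, the $2$-form $\phi\,dx\wedge dy$ is the differential of the compactly supported $1$-form $h^1_1\,dy-h^1_2\,dx$. This statement is invariant under a diffeomorphism $E\to\mathbb{R}^2$, so it suffices to treat $\phi\in C_c^\infty(\mathbb{R}^2)$ with $\int\phi=0$. Let $\chi_2\in C_c^\infty(\mathbb{R})$ have integral $1$ and put $\bar\phi(y)=\int\phi(x,y)\,dx$. The smooth field
\[
\Big(\int_{-\infty}^x\big(\phi(t,y)-\chi_2(t)\bar\phi(y)\big)\,dt,\ \ \chi_2(x)\int_{-\infty}^y\bar\phi(t)\,dt\Big)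
\]
has divergence $\phi$. Its first component vanishes for large $|x|$ because the integrand has integral $0$ in $t$, its second vanishes for large $|y|$ because $\int\bar\phi=0$, and the support is compact.

Replace $\mathbf{h}^1$ by the mean of the fields $w\mapsto\rho\,\mathbf{h}^1(\rho w)$ over the four maps $\rho=\operatorname{diag}(\pm1,\pm1)$. Each has divergence $\phi\circ\rho=\phi$, and the mean commutes with every $\rho$, which is the parity condition. Let $\mathbf{h}=\mathbf{h}^0+\mathbf{h}^1$. Off $U^*$ its divergence is $2-4q-3\chi_0$, which is at most $2-3=-1$ where $q\le\frac34$ and at most $2-4q\le-1$ where $q\ge\frac34$.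
\end{proof}

Put $V=(\kappa h_1,-\kappa^{-1}h_2)$ and $T_\varepsilon=L+\varepsilon V=L\circ(\mathrm{id}+\varepsilon(h_1,-h_2))$. The extension of $\mathbf{h}$ by $0$ is Lipschitz on the plane, so by (L) there is $\varepsilon_0>0$ such that for $0\le\varepsilon\le\varepsilon_0$ the map $T_\varepsilon$ is a diffeomorphism of $\overline E$ onto the closure of $\hat E$. It equals $L$ on $\partial E$ and commutes with both reflections. By the parities we can write
\[
T_\varepsilon(x,y)=(\kappa_1x,\kappa_2y),\qquad\kappa_1=\kappa(1+\varepsilon\tilde h_1),\qquad\kappa_2=\kappa^{-1}(1-\varepsilon\tilde h_2),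
\]
where $\tilde h_1=h_1/x=\int_0^1\partial_xh_1(tx,y)\,dt$ and $\tilde h_2=h_2/y=\int_0^1\partial_yh_2(x,ty)\,dt$ are smooth on $\overline E$. After decreasing $\varepsilon_0$ we have $\kappa_1,\kappa_2>0$; then $T_\varepsilon$ preserves the signs of both coordinates, and $T_\varepsilon(E^+)=\hat E^+$. Hence $G_\varepsilon\circ P=\hat P\circ T_\varepsilon$ defines a homeomorphism $G_\varepsilon$ of $\overline D$ that fixes $0$, commutes with conjugation, maps $D_+$ onto itself and equals $m_r$ on $\partial D$. Let $g_\varepsilon=\operatorname{Rot}(G_\varepsilon)$; off the axis it is a diffeomorphism.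

The planar gain has to survive the rotation. Away from the axis the azimuthal stretch stays in the middle by Proposition~\ref{prop:middle}. But the gap closes on $Z$ and $Z'$, and there the perturbed value $\mu_\varepsilon=\hat\delta\circ T_\varepsilon/\delta$ could overtake $\sigma_1$, or drop below $\sigma_2$, by an amount of order $\varepsilon$. It does not, because at the axis the azimuthal stretch $v/\rho$ tends to the stretch $\partial v/\partial\rho$ normal to the axis, which is one of the two meridian stretches.

\begin{lemma}\label{lem:spread}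
For all small $\varepsilon>0$ the map $g_\varepsilon$ is quasiconformal, and $\log H(x,g_\varepsilon)\le\log K-\varepsilon/2$ at every point $x$ with meridian coordinate $P(w)$, $w\in E^+\setminus U$.
\end{lemma}

\begin{proof}
Let $\sigma_1\ge\sigma_2$ be the singular values of $DT_\varepsilon=L(I+\varepsilon B)$, where $B=D(h_1,-h_2)$. The matrix $(I+\varepsilon B)^TL^2(I+\varepsilon B)$ has diagonal entries $\kappa^{2}(1+2\varepsilon B_{11})$ and $\kappa^{-2}(1+2\varepsilon B_{22})$ up to $O(\varepsilon^2)$. Since $\kappa^2\ne\kappa^{-2}$ and $B$ is bounded, \eqref{eq:pert} gives, uniformly on $\overline E$,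
\begin{equation}\label{eq:sigmas}
\log\sigma_1=\log\kappa+\varepsilon\,\partial_xh_1+O(\varepsilon^2),\qquad\log\sigma_2=-\log\kappa-\varepsilon\,\partial_yh_2+O(\varepsilon^2).
\end{equation}
We claim that for small $\varepsilon$
\begin{equation}\label{eq:claim}
\log\sigma_2-\tfrac\varepsilon8\le\log\mu_\varepsilon\le\log\sigma_1+\tfrac\varepsilon8\qquad\text{on }E^+ .
\end{equation}
By \eqref{eq:delta} and its analog for $\hat\delta$,
\[
\log\mu_\varepsilon=\log\kappa_1+\log\kappa_2-\tfrac12\log(\kappa_1^2\cos^2\varphi+\kappa_2^2\sin^2\varphi)+\log\hat\gamma(T_\varepsilon w)-\log\gamma(w).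
\]
The right side is a smooth function of $(\varepsilon,w,\varphi)$ on the compact set $[0,\varepsilon_0]\times\overline{E^+}\times[0,\frac\pi2]$. So $\log\mu_\varepsilon=\log\mu_0+\varepsilon n+O(\varepsilon^2)$ uniformly on $\Sigma$, where $n$ is the derivative at $\varepsilon=0$. With
\[
t=\frac{\kappa^{-2}\sin^2\varphi}{\kappa^2\cos^2\varphi+\kappa^{-2}\sin^2\varphi},
\]
the first two terms contribute $\tilde h_1-\tilde h_2$ and the third contributes $-(1-t)\tilde h_1+t\tilde h_2$, so
\[
n=t\,\tilde h_1-(1-t)\,\tilde h_2+\nabla\log\hat\gamma(Lw)\cdot V(w).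
\]
On $Z$ we have $x=0$, $t=1$ and $\tilde h_1=\partial_xh_1$; the last term vanishes, because $h_1=0$ makes $V$ tangent to the imaginary axis, along which $\hat\gamma=1$. So $n=\partial_xh_1$ on $Z$, and $O=\{n-\partial_xh_1<\frac1{16}\}$ is an open neighborhood of $Z$ in $\Sigma$. On $O$, using $\mu_0\le\kappa$ and \eqref{eq:sigmas},
\[
\log\mu_\varepsilon\le\log\kappa+\varepsilon\,\partial_xh_1+\tfrac\varepsilon{16}+O(\varepsilon^2)\le\log\sigma_1+\tfrac\varepsilon8
\]
for small $\varepsilon$. On the compact set $\Sigma\setminus O$, Proposition~\ref{prop:middle} gives $\log\mu_0\le\log\kappa-c_1$ with $c_1>0$, so $\log\mu_\varepsilon\le\log\kappa-c_1+O(\varepsilon)\le\log\sigma_1$ for small $\varepsilon$. For the lower bound, on $Z'$ we have $y=0$, $t=0$, $\tilde h_2=\partial_yh_2$, and $h_2=0$ makes $V$ tangent to the real axis, along which $\hat\gamma=1$; so $n=-\partial_yh_2$ on $Z'$. On $O'=\{n+\partial_yh_2>-\frac1{16}\}$ use $\mu_0\ge\kappa^{-1}$, and on $\Sigma\setminus O'$ use $\log\mu_0\ge-\log\kappa+c_2$ with $c_2>0$. This proves \eqref{eq:claim}.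

By \eqref{eq:sv}, \eqref{eq:claim} and \eqref{eq:sigmas},
\[
\log H(x,g_\varepsilon)=\max(\log\sigma_1,\log\mu_\varepsilon)-\min(\log\sigma_2,\log\mu_\varepsilon)\le\log K+\varepsilon\operatorname{div}\mathbf{h}+\tfrac\varepsilon4+O(\varepsilon^2).
\]
This is bounded off the axis, so $g_\varepsilon$ is quasiconformal by (Q4). For $w\in E^+\setminus U$ it is at most $\log K-\frac34\varepsilon+O(\varepsilon^2)\le\log K-\varepsilon/2$.
\end{proof}

\section{The competitor}\label{sec:final}

\begin{proof}[Proof of Theorem~\ref{thm:main}(ii)]
For small $\varepsilon>0$ and large $N$ let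
\[
f=\operatorname{Rot}(m_r^{-1})\circ\Psi_N\circ g_\varepsilon .
\]
It is a quasiconformal self-map of $B^3$ by (Q2). On $\partial B^3$ it equals $\operatorname{Rot}(m_r^{-1})\circ\operatorname{Rot}(m_r)=\mathrm{id}$, and $f(0)=\operatorname{Rot}(m_r^{-1})(0)=(-r,0,0)$. So $f\in\mathcal{F}_r$. The data $\omega_0,\varrho,s_0,\eta_1,c_0,s,\chi,U,\mathbf{h}$ are fixed, and the constants $C_i$ do not depend on $\varepsilon$ or $N$.

Let $x\in B^3$ be off the axis with $y=g_\varepsilon(x)\notin\mathcal{S}_N$. Since $g_\varepsilon$ is a diffeomorphism off the axis, almost every $x$ is of this kind. Let $P(w)$, $w\in E^+$, be the meridian coordinate of $x$, and $\omega=\hat P(T_\varepsilon w)$ that of $y$. The point $\Psi_N(y)$ is off the axis, so $H(x,f)=H(D\Psi_N(y)\,Dg_\varepsilon(x))$. We need two facts for small $\varepsilon$.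
\begin{itemize}
\item[(1)] \emph{If $w\in U$ then $\omega\in B_\varrho$.} Indeed $\hat P(Lw)\in B_{\varrho/2}$, and $\hat P\circ T_\varepsilon\to\hat P\circ L$ uniformly on $\overline E$.
\item[(2)] \emph{If $\omega\in\overline{B_{2\varrho}}$, the matrix $A_\varepsilon$ of $Dg_\varepsilon(x)$ satisfies $|A_\varepsilon-A_0(\omega)|\le C_1\varepsilon\le\eta_1$.} Indeed $A_\varepsilon=DG_\varepsilon(z)\oplus\operatorname{Im}\omega/\operatorname{Im}z$ with $z=G_\varepsilon^{-1}(\omega)$ by \eqref{eq:rot}. On $D_+$ the map $G_\varepsilon=\hat P\circ T_\varepsilon\circ(P|_{E^+})^{-1}$ is smooth jointly in $(\varepsilon,z)$ with invertible derivative in $z$, so $G_\varepsilon^{-1}(\omega)$ is smooth in $(\varepsilon,\omega)$ by the implicit function theorem. Thus $A_\varepsilon$ is a smooth function of $(\varepsilon,\omega)$, and its $\varepsilon$-derivative is bounded on $[0,\varepsilon_0]\times\overline{B_{2\varrho}}$.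
\end{itemize}

\emph{Outside the oscillation: $\omega\notin\operatorname{supp}\chi$.} Then $w\notin U$ by (1), and $\Psi_N=\mathrm{id}$ near $y$. Lemma~\ref{lem:spread} gives $\log H(x,f)\le\log K-\varepsilon/2$.

\emph{Inside: $\omega\in\operatorname{supp}\chi$.} By \eqref{eq:DPsi} the matrix in question is $(I+\tau M+R)A_\varepsilon=(I+R')(I+\tau M)A_\varepsilon$ with $R'=R(I+\tau M)^{-1}$. Since $|\tau M|\le\frac14$ we have $|R'|\le\frac43C_0/N$, and for $N\geq 4C_0$
\begin{equation}\label{eq:err}
\log H(x,f)\le\Theta(\tau,A_\varepsilon,\omega)+\frac{C_3}N .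
\end{equation}
The estimate \eqref{eq:gain} is available at $A_0(\omega)$, not at $A_\varepsilon$. A direct comparison costs $O(\varepsilon)$, which is harmless where $|\tau|=s$ but would destroy the gain $\varepsilon/2$ where $\chi$ is small. So we compare increments in $\tau$. With $A^t=A_0(\omega)+t(A_\varepsilon-A_0(\omega))$, the quantity
\[
\big[\Theta(\tau,A_\varepsilon,\omega)-\Theta(0,A_\varepsilon,\omega)\big]-\big[\Theta(\tau,A_0(\omega),\omega)-\Theta(0,A_0(\omega),\omega)\big]
\]
is the integral of $\partial_t\partial_{\tau'}\Theta(\tau',A^t,\omega)$ over $t\in[0,1]$ and $\tau'$ between $0$ and $\tau$. These points lie in $\Gamma$ by (2), where the second derivatives of $\Theta$ are bounded, so the quantity is at most $C_2|\tau|\varepsilon$. With \eqref{eq:gain},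
\begin{equation}\label{eq:incr}
\Theta(\tau,A_\varepsilon,\omega)\le\Theta(0,A_\varepsilon,\omega)-c_0\tau^2+C_2|\tau|\varepsilon .
\end{equation}
If $w\in U$, then $\chi(\omega)=1$ by (1), so $|\tau|=s$; also $\Theta(0,A_\varepsilon,\omega)\le\log K+C_4\varepsilon$ by (2). Hence
\begin{equation}\label{eq:caseU}
\log H(x,f)\le\log K-c_0s^2+(C_4+C_2s)\varepsilon+\frac{C_3}N .
\end{equation}
If $w\notin U$, then $\Theta(0,A_\varepsilon,\omega)=\log H(x,g_\varepsilon)\le\log K-\varepsilon/2$ by Lemma~\ref{lem:spread}, and $-c_0\tau^2+C_2|\tau|\varepsilon\le C_2^2\varepsilon^2/(4c_0)$ for every $\tau$. Hence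
\begin{equation}\label{eq:casenotU}
\log H(x,f)\le\log K-\frac\varepsilon2+\frac{C_2^2\varepsilon^2}{4c_0}+\frac{C_3}N .
\end{equation}
Take $\varepsilon$ so small that also $(C_4+C_2s+\frac38)\varepsilon\le c_0s^2$ and $C_2^2\varepsilon/(4c_0)\le\frac18$, and then $N$ so large that $C_3/N\le\varepsilon/8$. In all cases $\log H(x,f)\le\log K-\varepsilon/4$. Therefore $H(f)\le e^{-\varepsilon/4}K<K=H(f_r)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:compl}(b)]
The proof above works for every sufficiently small $\varepsilon$ and every $N$ larger than a bound depending on $\varepsilon$. We have $\sup|g_\varepsilon-g_0|=\sup|\hat P\circ T_\varepsilon-\hat P\circ L|\to0$ as $\varepsilon\to0$ and $\sup|\Psi_N-\mathrm{id}|=O(1/N)$, and $\operatorname{Rot}(m_r^{-1})$ is uniformly continuous on $\overline{B^3}$; so $f\to f_r$ uniformly. Under the rotation by $2\pi/N$ the phase $N\psi$ changes by $2\pi$, the function $\chi(\omega)$ is unchanged, and the field $\alpha$, whose components in the frame depend only on $\omega$, is carried to itself. So $\Psi_N$ commutes with this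 rotation, while the other two factors of $f$ commute with all rotations about the axis. It remains to take $N$ divisible by $m$.
\end{proof}

\begin{remark}
The competitor $f$ maps no plane containing the axis onto itself, so it lies outside the class considered by Anderson and Vamanamurthy. Indeed $g_\varepsilon$ and $\operatorname{Rot}(m_r^{-1})$ preserve each such plane, while over $B_\varrho$ the displacement $\Psi_N(y)-y$ has the $\mathbf{e}_\theta$-component $\frac sN\Lambda(N\psi)\alpha_2^*$ with $\alpha_2^*\ne0$; for fixed $\theta$ this vanishes only on countably many lines in the $(u,v)$-plane, because $\xi\ne0$.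
\end{remark}

\begin{thebibliography}{9}

\bibitem{BIRS}
\emph{Quasiconformal Homogeneity: Energy Methods and Sharp Bounds (07frg127)},
\texttt{http://www.birs.ca/events/2007/focussed-research-groups/07frg127}.

\bibitem{Vaisala}
V\"ais\"al\"a, \emph{Lectures on $n$-dimensional quasiconformal mappings}.

\end{thebibliography}
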